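\title{A determinant of Legendre symbols and the representation $p=x^2+4y^2$}

\begin{abstract}
Let $p\equiv1\pmod4$ be a prime, write $p=x^2+4y^2$ with positive integers $x,y$, and let $d$ be a quadratic nonresidue modulo $p$. We prove that the determinant of the matrix of Legendre symbols $\bigl(\frac{i^2+dj^2}{p}\bigr)$, $0\le i,j\le (p-1)/2$, has absolute value $2^{(p-1)/2}t(p)^2y$, where $t(p)$ is a positive integer that depends only on $p$. This proves a conjecture posed on MathOverflow. We also show that $t(p)$ is divisible by $(p-1)/4$ and prime to $p$, and we determine the sign of the determinant. The determinant is a product of character sums over the group of squares. One of them is a Jacobsthal sum and gives the factor $y$; a sign-reversing involution makes the product of the others a square up to a power of $2$.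
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $p$ be an odd prime and let $\bigl(\frac{\cdot}{p}\bigr)$ be the Legendre symbol. For an integer $d$ put
\[
T(d,p)=\det\left[\left(\frac{i^2+dj^2}{p}\right)\right]_{0\le i,j\le (p-1)/2}.
\]
The entry in position $(i,j)$ records whether the value of the form $X^2+dY^2$ at $(i,j)$ is a nonzero square, a nonsquare, or zero modulo $p$. It depends only on $i^2$ and $j^2$, so a larger range of indices would repeat rows and columns; the range $0,\dots,(p-1)/2$ produces each square modulo $p$ exactly once.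

From now on $p\equiv1\pmod 4$. We write
\[
n=\frac{p-1}{2},\qquad \chi=\left(\frac{\cdot}{p}\right),
\]
so that $n$ is even and $\chi(-1)=1$, and we let $d$ be a nonresidue, $\chi(d)=-1$. Then $-d$ is a nonresidue as well, so $i^2+dj^2\equiv 0$ forces $i=j=0$, and every entry other than the corner is $\pm1$. Two facts are immediate. First, any two nonresidues are related by $d'\equiv dc^2$, and $i^2+d'j^2\equiv i^2+d(cj)^2$, so passing from $d$ to $d'$ permutes the columns; hence $|T(d,p)|$ depends only on $p$. Second, subtracting column $1$ from columns $2,\dots,n$ makes these $n-1$ columns even, so $2^{n-1}$ divides $T(d,p)$. It is natural to ask what remains once the power of $2$ is removed. For $p=5$,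
\[
T(2,5)=\det\begin{pmatrix}0&-1&-1\\ 1&-1&1\\ 1&1&-1\end{pmatrix}=-4=-2^2\cdot1^2\cdot 1,
\]
and Section~\ref{sec:examples} gives
\[
T(2,13)=-576=-2^6\cdot 3^2\cdot 1,\qquad T(3,17)=8192=2^8\cdot4^2\cdot2 .
\]
For $p=5$ and $p=13$ the quotient $|T(d,p)|/2^n$ is a square, and for $p=17$ it is twice a square. The last factors $1,1,2$ are the values of $y$ in $5=1^2+4\cdot1^2$, $13=3^2+4\cdot1^2$, $17=1^2+4\cdot2^2$. The conjecture posed in \cite{MO} is that this pattern holds for every prime $p\equiv1\pmod4$. Our first theorem states that the conjecture is true.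

\begin{theorem}\label{thm:A}
Let $p\equiv1\pmod4$ be prime and write $p=x^2+4y^2$ with integers $x,y\ge1$. There is a positive integer $t(p)$, depending only on $p$, such that
\[
|T(d,p)|=2^{n}\,t(p)^2\,y\qquad\text{for all } d\in\mathbb Z \text{ with } \chi(d)=-1 .
\]
\end{theorem}

In the three examples $t(p)=1,3,4$, which is $(p-1)/4$ each time. The second theorem explains this factor and determines the sign. A \emph{quartic residue} is a nonzero fourth power modulo $p$. Since $x$ is odd, exactly one of $x$ and $-x$ is congruent to $3$ modulo $4$.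

\begin{theorem}\label{thm:B}
Keep the notation of Theorem~\ref{thm:A}.
\begin{enumerate}
\item[\textup{(1)}] We have $t(p)=\frac{p-1}{4}\,s(p)$ with $s(p)$ a positive integer, and $p\nmid t(p)$. The factor $\frac{p-1}{4}$ cannot be enlarged by a constant integer factor $>1$, since $s(5)=s(13)=s(17)=1$.
\item[\textup{(2)}] Let $a\in\{x,-x\}$ with $a\equiv3\pmod4$, and let $\chi(d)=-1$. Then $T(d,p)=2^n\,t(p)^2\,Y_d$, where $Y_d\in\{y,-y\}$ is determined by
\[
2Y_d\equiv a\,d^{(p-1)/4}\pmod p .
\]
Equivalently, $T(d,p)=2^{n-2}\,t(p)^2\sum_{u\in\mathbb F_p}\chi(u^3+du)$. In particular, for nonresidues $d,d'$ we have $T(d',p)=T(d,p)$ if $d'/d$ is a quartic residue and $T(d',p)=-T(d,p)$ otherwise.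
\end{enumerate}
\end{theorem}

Apart from its border, the matrix is a circulant for the cyclic group of nonzero squares, so $T(d,p)$ is a product of character sums (Section~\ref{sec:diag}). These come in complex conjugate pairs, with one exception: the sum attached to the character of order $2$ is a rational integer, and it equals $\pm2y$ (Section~\ref{sec:jac}). The pairs contribute a nonnegative factor, but a product of squared absolute values of algebraic integers has no evident reason to be the square of an integer. This is the main difficulty. It is resolved by an involution of the group of squares, which we first observe for $p=13$ and $p=17$ (Section~\ref{sec:examples}) and then exploit in general (Section~\ref{sec:square}). A reduction modulo $p$ (Section~\ref{sec:modp}) shows that no character sum vanishes and later fixes the sign. Section~\ref{sec:proofs} assembles the proofs.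

\section{The determinant as a product of character sums}\label{sec:diag}

We regard $\chi$ as a function on $\mathbb F_p$ with $\chi(0)=0$, and $d$ as an element of $\mathbb F_p$. Let $H$ be the group of nonzero squares in $\mathbb F_p$. It is cyclic of order $n$, it contains $-1$, and each of its elements equals $i^2$ for exactly one $i$ with $1\le i\le n$. Fix a primitive root $g$ modulo $p$, so that $g^2$ generates $H$ and $g$ is a nonresidue. Put
\[
m=\frac n2=\frac{p-1}4,\qquad \zeta=\exp\bigl(2\pi\sqrt{-1}/n\bigr).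
\]
The characters of $H$ are the functions $\psi_k$, $k\in\mathbb Z/n$, given by $\psi_k(g^{2e})=\zeta^{ke}$. They satisfy $\psi_{-k}=\overline{\psi_k}$ and $\sum_{h\in H}\psi_k(h)=0$ for $k\not\equiv0$; consequently they are pairwise orthogonal and form a basis of $\mathbb C^H$. The character $\psi_m$ has order $2$: $\psi_m(g^{2e})=(-1)^e$. For $d\in\mathbb F_p^\times$, residue or not, define
\[
\lambda_k(d)=\sum_{h\in H}\chi(h+d)\,\psi_k(h)\in\mathbb Z[\zeta].
\]

\begin{proposition}\label{prop:diag}
If $\chi(d)=-1$, then $T(d,p)=n\prod_{k=1}^{n-1}\lambda_k(d)$.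
\end{proposition}

\begin{proof}
Index the rows and columns $1,\dots,n$ by $\alpha=i^2$ and $\beta=j^2$ in $H$. The corresponding entry is $\chi(\alpha+d\beta)=\chi(\beta)\chi(\alpha\beta^{-1}+d)=\chi(\alpha\beta^{-1}+d)$, a function of $\alpha\beta^{-1}$ alone. Call this $n\times n$ block $M$. Row $0$ has the entries $\chi(dj^2)=-1$ and column $0$ has the entries $\chi(i^2)=1$, apart from the corner $0$. So the full matrix is
\[
\widetilde M=\begin{pmatrix}0&-\mathbf 1^{T}\\ \mathbf 1&M\end{pmatrix},
\]
where $\mathbf 1$ is the column of $n$ ones. Let $v_k=(\psi_k(\beta))_{\beta\in H}$, so $v_0=\mathbf 1$. Substituting $\beta=\alpha h^{-1}$,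
\[
(Mv_k)_\alpha=\sum_{h\in H}\chi(h+d)\,\psi_k(\alpha h^{-1})=\lambda_{-k}(d)\,\psi_k(\alpha).
\]
For $k\not\equiv0$ we have $\mathbf 1^Tv_k=0$, so $(0,v_k)$ is an eigenvector of $\widetilde M$ with eigenvalue $\lambda_{-k}(d)$. The border interacts only with $v_0$: if $e_0=(1,0,\dots,0)$, then $\widetilde M e_0=(0,\mathbf 1)$ and $\widetilde M(0,\mathbf 1)=-ne_0+\lambda_0(d)(0,\mathbf 1)$. On the invariant plane spanned by $e_0$ and $(0,\mathbf 1)$ the determinant is
\[
\det\begin{pmatrix}0&-n\\1&\lambda_0(d)\end{pmatrix}=n .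
\]
The vectors $e_0,(0,v_0),\dots,(0,v_{n-1})$ form a basis of $\mathbb C^{n+1}$, and $k\mapsto-k$ permutes the nonzero classes modulo $n$. The formula follows.
\end{proof}

Thus the border replaces the eigenvalue $\lambda_0(d)$ of $M$ by the factor $n$, which will turn out to be exactly what completes the square. We next extract the powers of $2$ and the dependence on $d$.

\begin{lemma}\label{lem:basic}
Let $d\in\mathbb F_p^\times$ and $k\in\mathbb Z/n$.
\begin{enumerate}
\item[\textup{(a)}] $\lambda_{-k}(d)=\overline{\lambda_k(d)}$.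
\item[\textup{(b)}] $\lambda_k(cd)=\psi_k(c)\lambda_k(d)$ for $c\in H$.
\item[\textup{(c)}] If $\chi(d)=-1$ and $k\not\equiv0$, then $\lambda_k(d)=2\nu_k(d)$, where
\[
\nu_k(d)=\sum_{h\in H,\ h+d\in H}\psi_k(h)\in\mathbb Z[\zeta].
\]
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The values of $\chi$ are real and $\psi_{-k}=\overline{\psi_k}$.

(b) Substitute $h=ch'$ and use $\chi(ch'+cd)=\chi(c)\chi(h'+d)=\chi(h'+d)$.

(c) Since $-1\in H$ and $d\notin H$, we have $h+d\ne0$ for $h\in H$, so $\chi(h+d)+1$ is $2$ if $h+d\in H$ and $0$ otherwise. As $\sum_h\psi_k(h)=0$, we get $\lambda_k(d)=\sum_h(\chi(h+d)+1)\psi_k(h)=2\nu_k(d)$.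
\end{proof}

Every nonresidue has the form $cg$ with $c\in H$, so by (b) and (c) the absolute value $|\nu_k(d)|$ is the same for all nonresidues $d$. We may therefore work with $d=g$, and we put
\begin{equation}\label{eq:A}
A=\{e\in\mathbb Z/n:\ \chi(g^{2e}+g)=1\},\qquad \nu_k=\nu_k(g)=\sum_{e\in A}\zeta^{ke}.
\end{equation}
The class $k=m$ is the only nonzero class with $k\equiv-k$, and $\nu_m(d)\in\mathbb Z$ because $\psi_m$ takes the values $\pm1$. Pairing $k$ with $n-k$ for $1\le k<m$ in Proposition~\ref{prop:diag} gives $T(d,p)=n\cdot2\nu_m(d)\prod_{1\le k<m}|2\nu_k|^2$. The product has $m-1$ factors, which contribute $4^{m-1}=2^{n-2}$. Hence, for every nonresidue $d$,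
\begin{equation}\label{eq:factor}
T(d,p)=2^n\,\nu_m(d)\,Q,\qquad Q=m\prod_{1\le k<m}|\nu_k|^2 ,
\end{equation}
and $Q$ does not depend on $d$. It remains to show that $Q$ is the square of a positive integer and that $\nu_m(d)=\pm y$.

\section{The primes $5$, $13$ and $17$}\label{sec:examples}

\begin{example}\label{ex:5}
Let $p=5$, $g=2$, so $n=2$, $m=1$, $\zeta=-1$. The product in \eqref{eq:factor} is empty and $Q=1$. The elements $g^{2e}+g$ for $e=0,1$ are $3,1$, so $A=\{1\}$ and $\nu_1=-1$. Thus $T(2,5)=4\cdot(-1)\cdot1=-4$, as found directly in Section~\ref{sec:intro}.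
\end{example}

\begin{example}\label{ex:13}
Let $p=13$, $g=2$, so $n=6$, $m=3$, $\zeta^3=-1$ and $\zeta^2-\zeta+1=0$. For $e=0,\dots,5$ the elements $g^{2e}$ are $1,4,3,12,9,10$; this list is $H$. Adding $2$ gives $3,6,5,1,11,12$, so $A=\{0,3,5\}$. With $w=\zeta^2$, which satisfies $w^2+w+1=0$,
\[
\nu_1=1+\zeta^3+\zeta^5=\zeta^5,\qquad \nu_2=1+1+w^2=1-w,\qquad \nu_3=1-1-1=-1 .
\]
Hence $|\nu_1|^2=1$, $|\nu_2|^2=3$, $Q=3\cdot1\cdot3=9$ and $T(2,13)=2^6\cdot(-1)\cdot9=-576$.
\end{example}

In this example the product $|\nu_1|^2|\nu_2|^2=3$ is not a square; it becomes one only after multiplication by $m=3$. Moreover $1$ and $3$ are the values of $|\zeta-1|^2$ and $|\zeta^2-1|^2$. This suggests the general definition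
\begin{equation}\label{eq:kappa}
\kappa_k=\frac{\nu_k}{\zeta^k-1}\in\mathbb Q(\zeta)\quad(k\not\equiv0),\qquad s_0=\prod_{1\le k<m}\kappa_k .
\end{equation}
For $p=13$ we have $\zeta-1=\zeta^2$, so $\kappa_1=\zeta^3=-1$, and $\kappa_2=(1-w)/(w-1)=-1$; thus $s_0=1$. For $p=5$ the product is empty and $s_0=1$. The next prime is the first for which $\mathbb Q(\zeta)$ contains real irrational numbers, and it shows the full mechanism.

\begin{example}\label{ex:17}
Let $p=17$, $g=3$, so $n=8$, $m=4$, $\zeta^4=-1$ and $\sqrt2=\zeta+\zeta^{-1}=\zeta-\zeta^3$. The second row of the following table lists $H$.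
\[
\begin{array}{c|rrrrrrrr}
e&0&1&2&3&4&5&6&7\\ \hline
g^{2e}&1&9&13&15&16&8&4&2\\
g^{2e}+g&4&12&16&1&2&11&7&5\\
\chi(g^{2e}+g)&1&-1&1&1&1&-1&-1&-1
\end{array}
\]
So $A=\{0,2,3,4\}$, and
\begin{align*}
\nu_1&=1+\zeta^2+\zeta^3+\zeta^4=\zeta^2+\zeta^3, & \nu_2&=1+\zeta^4+\zeta^6+\zeta^8=1-\zeta^2,\\
\nu_3&=1+\zeta^6+\zeta^9+\zeta^{12}=\zeta^6+\zeta, & \nu_4&=1+1-1+1=2 .
\end{align*}
Therefore $\kappa_2=-1$. Expanding with $\zeta^4=-1$,
\[
(1+\zeta-\zeta^3)(\zeta-1)=\zeta^2+\zeta^3,\qquad (1-\zeta+\zeta^3)(\zeta^3-1)=\zeta^6+\zeta ,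
\]
so $\kappa_1=1+\sqrt2$, $\kappa_3=1-\sqrt2$ and $s_0=(1+\sqrt2)(-1)(1-\sqrt2)=1$. Since $|\zeta^k-1|^2=2-\sqrt2,\ 2,\ 2+\sqrt2$ for $k=1,2,3$, with product $4=m$, we obtain $Q=4\cdot s_0^2\cdot4=16$ and $T(3,17)=2^8\cdot2\cdot16=8192$.
\end{example}

Three things happen in Example~\ref{ex:17}. The numbers $\kappa_k$ are real, so $|\nu_k|^2=\kappa_k^2|\zeta^k-1|^2$ contains a genuine square. They are permuted by the Galois group, so their product is rational. And the product of the $|\zeta^k-1|^2$ equals $m$, which matches the factor $m$ in $Q$. The source of the first fact is visible in the set $A$: the map $e\mapsto1-e$ sends $A=\{0,2,3,4\}$ to $\{1,7,6,5\}$, the complement of $A$. For $p=13$ it sends $\{0,3,5\}$ to $\{1,4,2\}$, again the complement.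

\section{An involution that makes $Q$ a square}\label{sec:square}

In terms of $h=g^{2e}$, the map $e\mapsto1-e$ is the involution $h\mapsto g^2/h$ of $H$. It multiplies $h+g$ by the nonresidue $g/h$, and so it reverses every sign $\chi(h+g)$.

\begin{lemma}\label{lem:inv}
The map $e\mapsto1-e$ interchanges $A$ and its complement in $\mathbb Z/n$. Consequently $|A|=m$, and $\nu_k+\zeta^k\nu_{-k}=0$ for $k\not\equiv0$.
\end{lemma}

\begin{proof}
We have $g^{2(1-e)}+g=g^{1-2e}(g+g^{2e})$ and $\chi(g^{1-2e})=-1$, so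
\[
\chi\bigl(g^{2(1-e)}+g\bigr)=-\chi\bigl(g^{2e}+g\bigr).
\]
These values are $\pm1$, as in the proof of Lemma~\ref{lem:basic}(c). Hence $e\in A$ if and only if $1-e\notin A$, which proves the first claim and $|A|=n/2$. For $k\not\equiv0$,
\[
0=\sum_{e\in\mathbb Z/n}\zeta^{ke}=\sum_{e\in A}\zeta^{ke}+\sum_{e\in A}\zeta^{k(1-e)}=\nu_k+\zeta^k\nu_{-k}.\qedhere
\]
\end{proof}

Since $\nu_{-k}=\overline{\nu_k}$, the relation reads $\nu_k=-\zeta^k\,\overline{\nu_k}$, so it places $\nu_k$ on a known line through the origin. The number $z=\zeta^k-1$ satisfies the same relation $z=-\zeta^k\,\overline z$, it lies in $\mathbb Z[\zeta]$, and it transforms under the Galois group in the same way as $\nu_k$. This is why \eqref{eq:kappa} is the right normalization.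

We recall what we need about cyclotomic fields. Let $\Phi_r\in\mathbb Z[X]$ be the $r$th cyclotomic polynomial, whose roots are the roots of unity of exact order $r$, so that $X^n-1=\prod_{r\mid n}\Phi_r$. The polynomial $\Phi_n$ is the minimal polynomial of $\zeta$, hence $\mathbb Z[\zeta]\cong\mathbb Z[X]/(\Phi_n)$. The group $\mathrm{Gal}(\mathbb Q(\zeta)/\mathbb Q)$ consists of the automorphisms $\sigma_b\colon\zeta\mapsto\zeta^b$ with $\gcd(b,n)=1$. For $r>1$ we have $\Phi_r(1)=\ell$ if $r$ is a power of a prime $\ell$, and $\Phi_r(1)=1$ otherwise. Finally, elements of $\mathbb Z[\zeta]$ are algebraic integers, and a rational algebraic integer is an integer.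

\begin{lemma}\label{lem:kappa}
Let $k\not\equiv0\pmod n$.
\begin{enumerate}
\item[\textup{(a)}] $\kappa_{-k}=\kappa_k$, and $\kappa_k$ is real.
\item[\textup{(b)}] $\sigma_b(\kappa_k)=\kappa_{bk}$ for $\gcd(b,n)=1$.
\item[\textup{(c)}] If $1\le k<m$, then $\kappa_k\in\mathbb Z[\zeta]$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) By Lemma~\ref{lem:inv}, $\nu_{-k}=-\zeta^{-k}\nu_k$, so
\[
\kappa_{-k}=\frac{-\zeta^{-k}\nu_k}{\zeta^{-k}-1}=\frac{-\nu_k}{1-\zeta^k}=\kappa_k .
\]
Also $\kappa_{-k}=\overline{\kappa_k}$ by \eqref{eq:A} and \eqref{eq:kappa}. Hence $\kappa_k=\overline{\kappa_k}$.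

(b) The automorphism $\sigma_b$ sends $\nu_k=\sum_{e\in A}\zeta^{ke}$ to $\nu_{bk}$ and $\zeta^k-1$ to $\zeta^{bk}-1$.

(c) Each term $\zeta^{ke}$ is congruent to $1$ modulo $\zeta^k-1$ in $\mathbb Z[\zeta]$, so $\nu_k\equiv|A|=m$. It suffices to show that $\zeta^k-1$ divides $m$ in $\mathbb Z[\zeta]$. Let $r$ be the order of $\zeta^k$. Then $r\mid n$, and $r\ge3$ because $\zeta^k\ne\pm1$ for $1\le k<m$. The number $\Phi_r(1)$ is the product of the elements $1-\xi\in\mathbb Z[\zeta]$ over the roots of unity $\xi$ of order $r$, so $1-\zeta^k$ divides $\Phi_r(1)$, and it is enough to check that $\Phi_r(1)\mid m$ in $\mathbb Z$. If $r$ is not a prime power, then $\Phi_r(1)=1$. If $r$ is a power of an odd prime $\ell$, then $\Phi_r(1)=\ell$ divides $n=2m$, hence $m$. If $r$ is a power of $2$, then $r\ge3$ gives $4\mid r\mid 2m$, so $\Phi_r(1)=2$ divides $m$.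
\end{proof}

Part (c) fails for $k=m$, where $r=2$: for $p=5$ we have $\kappa_1=(-1)/(-2)=\frac12$. This does no harm, because $\kappa_m$ is not a factor of $s_0$.

\begin{proposition}\label{prop:square}
The number $s_0$ is an integer, and $Q=(ms_0)^2$.
\end{proposition}

\begin{proof}
Let $\gcd(b,n)=1$. Multiplication by $b$ permutes $\mathbb Z/n$, commutes with $k\mapsto-k$, and fixes $0$ and $m$, the latter because $b$ is odd. So it permutes the classes $\{k,-k\}$ in $(\mathbb Z/n)\setminus\{0,m\}$, and these are represented by $1\le k<m$. By Lemma~\ref{lem:kappa}(a), $\kappa_k$ depends only on the class $\{k,-k\}$, so part (b) shows that $\sigma_b$ permutes the factors of $s_0$. Thus $s_0$ is fixed by $\mathrm{Gal}(\mathbb Q(\zeta)/\mathbb Q)$ and is rational. By part (c) it is an algebraic integer, so $s_0\in\mathbb Z$.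

Evaluating $(X^n-1)/(X-1)=\prod_{k=1}^{n-1}(X-\zeta^k)$ at $X=1$ and pairing $k$ with $n-k$, we get
\[
n=(1-\zeta^m)\prod_{1\le k<m}|1-\zeta^k|^2=2\prod_{1\le k<m}|1-\zeta^k|^2 ,
\]
so the last product equals $m$. Since the $\kappa_k$ are real, $|\nu_k|^2=\kappa_k^2|\zeta^k-1|^2$, and $Q=m\cdot s_0^2\cdot m$.
\end{proof}

The evenness $\kappa_{-k}=\kappa_k$ is what allows a product over half of the indices to be Galois invariant: without it, $\sigma_b$ could send a factor $\kappa_k$ to a number $\kappa_{bk}$ with $m<bk<n$ modulo $n$, which would not occur in the product.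

\section{Reduction modulo $p$}\label{sec:modp}

We must still exclude $s_0=0$. A sum of roots of unity such as $\nu_k$ can vanish in general, and the symmetry above does not prevent it. We therefore map $\mathbb Z[\zeta]$ to $\mathbb F_p$, where $\chi$ and $\psi_k$ both become power functions and the sum can be evaluated exactly.

The element $g^2\in\mathbb F_p$ is a root of $X^n-1=\prod_{r\mid n}\Phi_r$, hence of some $\Phi_r$ with $r\mid n$. As $\Phi_r$ divides $X^r-1$ in $\mathbb Z[X]$ and $g^2$ has exact order $n$, we must have $r=n$. So there is a ring homomorphism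
\[
\rho\colon\mathbb Z[\zeta]\cong\mathbb Z[X]/(\Phi_n)\to\mathbb F_p,\qquad \rho(\zeta)=g^2 ,
\]
and on $\mathbb Z$ it is reduction modulo $p$.

\begin{lemma}\label{lem:modp}
For $d\in\mathbb F_p^\times$ and $1\le k\le n-1$ we have $\rho(\lambda_k(d))=n\binom nk d^{\,k}\neq0$.
\end{lemma}

\begin{proof}
For $h=g^{2e}$ we have $\rho(\psi_k(h))=\rho(\zeta^{ke})=h^k$, and Euler's criterion gives $\rho(\chi(u))=u^n$ for all $u\in\mathbb F_p$. Hence
\[
\rho(\lambda_k(d))=\sum_{h\in H}(h+d)^nh^k=\sum_{j=0}^n\binom nj d^{\,n-j}\sum_{h\in H}h^{j+k}.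
\]
The sum $\sum_{h\in H}h^N$ equals $n$ if $n\mid N$. Otherwise it is $0$, because multiplication by $g^{2N}\neq1$ leaves it unchanged. Here $1\le j+k\le2n-1$, so only $j=n-k$ contributes, and the value is $n\binom n{n-k}d^{\,k}$. It is nonzero because $n<p$.
\end{proof}

\begin{corollary}\label{cor:nonzero}
The integer $ms_0$ is not divisible by $p$. In particular $s_0\ne0$.
\end{corollary}

\begin{proof}
By Lemmas~\ref{lem:basic}(c) and~\ref{lem:modp}, $2\rho(\nu_k)=\rho(\lambda_k(g))\ne0$ for $k\not\equiv0$. Since $|\nu_k|^2=\nu_k\nu_{-k}$, we have $\rho(Q)=m\prod_{1\le k<m}\rho(\nu_k)\rho(\nu_{-k})\ne0$. By Proposition~\ref{prop:square}, $Q=(ms_0)^2\in\mathbb Z$, so $p\nmid ms_0$.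
\end{proof}

\section{The Jacobsthal sum and the factor $y$}\label{sec:jac}

We turn to the unpaired factor $\lambda_m(d)$. For $u=g^e$ we have $\psi_m(u^2)=(-1)^e=\chi(u)$. Each $h\in H$ is the square of exactly two elements of $\mathbb F_p^\times$, so for every $d\in\mathbb F_p^\times$
\begin{equation}\label{eq:phi}
\lambda_m(d)=\tfrac12\varphi(d),\qquad \varphi(d)=\sum_{u\in\mathbb F_p}\chi(u)\chi(u^2+d)=\sum_{u\in\mathbb F_p}\chi(u^3+du).
\end{equation}
The sum $\varphi(d)$ is a Jacobsthal sum. Its square takes only two values as $d$ runs over $\mathbb F_p^\times$, so the second moment over $d$ gives one relation between two integers, and this relation is a representation of $p$ as a sum of two squares. We use the textbook fact that such a representation of a prime is unique up to order and signs, and the identity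
\begin{equation}\label{eq:quad}
\sum_{d\in\mathbb F_p}\chi\bigl((u+d)(v+d)\bigr)=\begin{cases}p-1,&u=v,\\-1,&u\ne v.\end{cases}
\end{equation}
For $u=v$ one term is $0$ and the others are $1$. For $u\ne v$, drop the zero term $d=-u$; the other terms equal $\chi\bigl(\frac{v+d}{u+d}\bigr)$, and $\frac{v+d}{u+d}=1+\frac{v-u}{u+d}$ runs once through $\mathbb F_p\setminus\{1\}$, so the sum is $-\chi(1)=-1$.

\begin{proposition}\label{prop:jac}
Let $x,y,a$ be as in Theorems~\ref{thm:A} and~\ref{thm:B}, and let $\chi(d)=-1$. Then $\lambda_m(1)=a$, $\nu_m(d)\in\{y,-y\}$, and $2\nu_m(d)\equiv a\,d^{\,m}\pmod p$.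
\end{proposition}

\begin{proof}
\emph{Absolute values.} By \eqref{eq:quad}, and since $\sum_u\chi(u)=0$ and $\chi(-1)=1$,
\[
\sum_{c\in\mathbb F_p}\varphi(c)^2=p\sum_{\substack{u,v\\u^2=v^2}}\chi(uv)-\Bigl(\sum_u\chi(u)\Bigr)^2
=p\sum_{u\ne0}\bigl(\chi(u^2)+\chi(-u^2)\bigr)=2p(p-1).
\]
We have $\varphi(0)=\sum_u\chi(u)=0$. By \eqref{eq:phi} and Lemma~\ref{lem:basic}(b), multiplying $c\neq0$ by an element of $H$ changes $\varphi(c)$ at most by a sign, so $\varphi(c)^2$ equals $\varphi(1)^2$ for the $n$ residues and $\varphi(d)^2$ for the $n$ nonresidues. Thus $n\bigl(\varphi(1)^2+\varphi(d)^2\bigr)=4pn$, that is,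
\[
p=\lambda_m(1)^2+\lambda_m(d)^2=\lambda_m(1)^2+4\nu_m(d)^2 .
\]
Both $\lambda_m(1)$ and $\nu_m(d)$ are integers. Comparing with $p=x^2+(2y)^2$, where $x$ is odd, uniqueness gives $|\lambda_m(1)|=x$ and $|\nu_m(d)|=y$.

\emph{The sign of $\lambda_m(1)$.} We show that $\lambda_m(1)=\sum_{h\in H}\chi(h+1)\psi_m(h)$ is congruent to $3$ modulo $4$, using the involution $h\mapsto h^{-1}$. Its fixed points are $h=-1$, with term $0$, and $h=1$, with term $\chi(2)$. The other $n-2$ terms are $\pm1$, and the terms for $h$ and $h^{-1}$ are equal, because $\chi(h^{-1}+1)=\chi(h^{-1})\chi(1+h)=\chi(1+h)$ and $\psi_m(h^{-1})=\psi_m(h)$. So $\lambda_m(1)=\chi(2)+2S$, where $S$ is a sum of $m-1$ signs. Then $S\equiv m-1\pmod 2$ and $\lambda_m(1)\equiv\chi(2)+2m-2\pmod4$. If $p\equiv1\pmod8$, then $\chi(2)=1$ and $m$ is even, which gives $1+0-2\equiv3$. If $p\equiv5\pmod8$, then $\chi(2)=-1$ and $m$ is odd, which gives $-1+2-2\equiv3$. Hence $\lambda_m(1)=a$.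

\emph{The congruence.} Lemma~\ref{lem:modp} with $k=m$, applied to the integers $\lambda_m(d)$ and $\lambda_m(1)$, gives $\lambda_m(d)\equiv n\binom nm d^{\,m}\equiv\lambda_m(1)\,d^{\,m}\pmod p$. Here $\lambda_m(d)=2\nu_m(d)$ and $\lambda_m(1)=a$.
\end{proof}

For $p=13$, $d=2$ we have $a=3$ and $3\cdot2^3\equiv-2\pmod{13}$; for $p=17$, $d=3$ we have $a=-1$ and $-3^4\equiv4\pmod{17}$. These agree with $\nu_3=-1$ in Example~\ref{ex:13} and $\nu_4=2$ in Example~\ref{ex:17}.

\section{Proofs of the theorems}\label{sec:proofs}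

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Put
\[
t(p)=m|s_0|=\frac{p-1}4\,\Bigl|\prod_{1\le k<(p-1)/4}\kappa_k\Bigr| .
\]
By Proposition~\ref{prop:square} and Corollary~\ref{cor:nonzero}, $t(p)$ is a positive integer with $Q=t(p)^2$, and its definition does not involve $d$. By \eqref{eq:factor} and Proposition~\ref{prop:jac}, $|T(d,p)|=2^nt(p)^2y$ for every nonresidue $d$. This identity also shows that $t(p)$ does not depend on the choice of the primitive root $g$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}]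
(1) Put $s(p)=|s_0|$. It is a positive integer with $t(p)=\frac{p-1}4s(p)$, and $p\nmid t(p)$ by Corollary~\ref{cor:nonzero}. Section~\ref{sec:examples} gives $s(5)=s(13)=s(17)=1$. So no integer $c>1$ satisfies $c\cdot\frac{p-1}4\mid t(p)$ for all primes $p\equiv1\pmod4$.

(2) By \eqref{eq:factor}, $T(d,p)=2^nt(p)^2\nu_m(d)$. By Proposition~\ref{prop:jac}, $\nu_m(d)$ lies in $\{y,-y\}$ and satisfies the congruence that defines $Y_d$. At most one of $y,-y$ satisfies it, because $2y\equiv-2y$ would give $p\mid4y$, while $0<y<p$. Hence $Y_d=\nu_m(d)$. By \eqref{eq:phi}, $\nu_m(d)=\frac12\lambda_m(d)=\frac14\varphi(d)$, which is the character sum formula.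

Finally, let $d,d'$ be nonresidues and $c=d'/d=g^{2e}\in H$. Lemma~\ref{lem:basic}(b) gives $\nu_m(d')=\psi_m(c)\nu_m(d)$, so $T(d',p)=(-1)^e\,T(d,p)$. If $e$ is even, then $c=(g^{e/2})^4$. Conversely, $c=g^{4f}$ gives $e\equiv2f\pmod n$, so $e$ is even because $n$ is even. Thus $(-1)^e=1$ exactly when $c$ is a quartic residue.
\end{proof}

\begin{remark}[The hypotheses]
The condition $p\equiv1\pmod4$ makes $n$ even, so that $H$ has the character $\psi_m$ of order $2$, and it gives $-1\in H$, which rules out zero terms in Lemmas~\ref{lem:basic}(c) and~\ref{lem:inv} and enters the second moment of $\varphi$. For $p\equiv3\pmod4$ the group $H$ has odd order, and $u\mapsto-u$ shows that $\varphi(d)=0$ for all $d$. The condition $\chi(d)=-1$ determines row $0$ in Proposition~\ref{prop:diag} and is essential in the same two lemmas. For $d\in H$ the term $h=-d$ vanishes, and $\lambda_m(d)=\pm x$ is odd, so Lemma~\ref{lem:basic}(c) fails. Moreover $\chi(d^2/h+d)=\chi(d)\chi(h+d)$ for $h\in H$, so for $d\in H$ the involution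 $h\mapsto d^2/h$ preserves the signs instead of reversing them; for $d=1$ this is the pairing used in the proof of Proposition~\ref{prop:jac}.
\end{remark}

\begin{remark}
The question \cite{MO} records as known that $\bigl(\frac{T(d,p)}p\bigr)=1$ whenever $\bigl(\frac dp\bigr)=-1$. For $p\equiv1\pmod4$ this agrees with Theorems~\ref{thm:A} and~\ref{thm:B}. Since $n$ is even, $p\nmid t(p)$ and $\chi(-1)=1$, they give $\chi(T(d,p))=\chi(y)$. Write $y=2^\alpha y'$ with $y'$ odd. Reciprocity for the Jacobi symbol gives $\chi(y')=\bigl(\frac p{y'}\bigr)=\bigl(\frac{x^2}{y'}\bigr)=1$, as $\gcd(x,y)=1$. If $\alpha\ge1$, then $p\equiv x^2\equiv1\pmod8$, so $\chi(2)=1$. Hence $\chi(y)=1$.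
\end{remark}

\begin{thebibliography}{9}

\bibitem{MO}
MathOverflow question beginning ``Let $p$ be an odd prime. For $d\in\mathbb Z$ we define $T(d,p):=\det\bigl[\bigl(\frac{i^2+dj^2}p\bigr)\dots$'',
\texttt{https://mathoverflow.net/\allowbreak questions/\allowbreak 320206/\allowbreak on-the-determinant-\allowbreak det-fraci2dj2p-\allowbreak 0-le-i-j-lep-\allowbreak 1-2-with-frac}

\end{thebibliography}
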